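\title{Power sums that generate the field of symmetric functions}

\begin{abstract}
Let $K$ be a set of $n$ positive integers. We prove that, over any field of characteristic $0$, the power sums $p_k$ $(k\in K)$ in $n$ variables generate the field of symmetric rational functions if and only if the complement of $K$ in $\mathbb N$ is a numerical semigroup. One direction is a theorem of Kakeya, and the other is his conjecture. The proof rests on two facts about the degree of the symmetric field over the field generated by the $p_k$. The degree is computed exactly when $K$ consists of the gaps of a numerical semigroup and one further element, and it does not increase when the largest element of $K$ is removed.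
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Let $F$ be a field of characteristic $0$, let $x_1,\dots,x_n$ be indeterminates over $F$, let $p_k=x_1^k+\dots+x_n^k$ $(k\ge1)$ be the power sums, and let $e_1,\dots,e_n$ be the elementary symmetric polynomials. Newton's identities give $F(p_1,\dots,p_n)=F(e_1,\dots,e_n)$, the field of symmetric rational functions. Which other choices of $n$ power sums generate this field? For a set $K$ of $n$ positive integers put
\[
d(K)=\bigl[F(e_1,\dots,e_n):F(p_k:k\in K)\bigr],
\]
where the number of variables is always the number of elements of $K$. The $p_k$ $(k\in K)$ generate the symmetric field exactly when $d(K)=1$. The question concerns equality of subfields of $F(x_1,\dots,x_n)$: the $p_k$ $(k\in K)$ are algebraically independent (Lemma~\ref{lem:finite}), so the two fields are always abstractly isomorphic. Concretely, $d(K)$ is the number of multisets $\{x_1,\dots,x_n\}$ of complex numbers that have given general values of the $p_k$ $(k\in K)$ (Lemma~\ref{lem:fiber}).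

Small cases follow from the formula $[k(t):k(f)]=\deg f$ for a nonconstant polynomial $f$ over a field $k$. For $n=1$ it gives $d(\{m\})=m$. For $n=2$ we have
\[
p_2=e_1^2-2e_2,\qquad p_3=e_1^3-3e_1e_2,\qquad p_4=e_1^4-4e_1^2e_2+2e_2^2 .
\]
Reading these as polynomials in $e_2$ over $F(e_1)=F(p_1)$ gives $d(\{1,2\})=d(\{1,3\})=1$ and $d(\{1,4\})=2$. For $K=\{2,3\}$ we have $F(e_1,e_2)=F(p_2)(e_1)$, and eliminating $e_2$ gives
\begin{equation}\label{eq:cubic}
e_1^3-3p_2e_1+2p_3=0,
\end{equation}
so $d(\{2,3\})=3$. Now look at the complements in $\mathbb N=\{0,1,2,\dots\}$. Those of $\{1\}$, $\{1,2\}$ and $\{1,3\}$ are closed under addition. That of $\{1,4\}$ contains $2$ but not $2+2$, and that of $\{2,3\}$ contains $1$ but not $1+1$.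

A \emph{numerical semigroup} is an additive submonoid $A$ of $\mathbb N$ whose elements have greatest common divisor $1$; we allow $A=\mathbb N$. The complement $\mathbb N\setminus A$ is finite; its elements are the \emph{gaps} of $A$ and their number is the \emph{genus}. A theorem of Kakeya says that $d(K)=1$ if $\mathbb N\setminus K$ is a numerical semigroup, and Kakeya's conjecture is the converse; we take the problem, stated over $\mathbb Q$, from~\cite{MO}. The conjecture is true.

\begin{theorem}\label{thm:main}
Let $F$ be a field of characteristic $0$ and $K$ a set of $n$ positive integers. Then $d(K)=1$ if and only if $\mathbb N\setminus K$ is a numerical semigroup.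
\end{theorem}

The reason to expect semigroups is the identity
\begin{equation}\label{eq:log}
\log\prod_{i=1}^n(1-x_iz)=-\sum_{l\ge1}p_l\,\frac{z^l}{l}.
\end{equation}
To prescribe the $p_k$ $(k\in K)$ is to prescribe the logarithm of $Q(z)=\prod(1-x_iz)$ up to a series with exponents outside $K$. If $\mathbb N\setminus K$ is closed under addition, such series form a ring that is stable under $\exp$ and $\log$. The conditions then become $n$ linear equations for the $n$ coefficients of $Q$, and one expects a single solution. If some $m\in K$ is a sum of $L\geq 2$ positive exponents outside $K$, the coefficient of $z^m$ picks up terms of degree $L$, and one expects several solutions.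

The difficulty of the converse is that a general $K$ has no such structure. We therefore build $K$ from its smallest element upward. At the first step where the complement ceases to be a semigroup we compute the degree exactly, and we show that the later steps cannot lower it.

For a numerical semigroup $S$ and $0<m\in S$, let $L_S(m)$ be the largest $L$ such that $m$ is a sum of $L$ positive elements of $S$. Then $1\le L_S(m)\le m$. Moreover $L_S(m)=1$ if and only if $m$ is not a sum of two positive elements of $S$, because a sum of $L\ge2$ positive elements can be grouped into two.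

\begin{theorem}[exact degree]\label{thm:degree}
Let $S$ be a numerical semigroup of genus $n-1\ge0$, let $G=\mathbb N\setminus S$, and let $0<m\in S$. Then $d(G\cup\{m\})=L_S(m)$.
\end{theorem}

Here $m$ need not exceed the gaps.

\begin{theorem}[monotonicity]\label{thm:mono}
If $K$ has $n\ge2$ elements, then $d(K)\ge d(K\setminus\{\max K\})$, the right side being computed in $n-1$ variables.
\end{theorem}

\begin{corollary}\label{cor:bound}
Let $K=\{k_1<\dots<k_n\}$, $K_i=\{k_1,\dots,k_i\}$ and $A_i=\mathbb N\setminus K_i$, with $A_0=\mathbb N$. Suppose that $A_n$ is not a numerical semigroup, and let $i$ be minimal such that $A_i$ is not one. Then $d(K)\ge L_{A_{i-1}}(k_i)\ge2$, and $d(K)=L_{A_{i-1}}(k_i)$ if $i=n$.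
\end{corollary}

\begin{example}\label{ex:floor}
Let $S=\{0\}\cup\{a\in\mathbb N:a\ge n\}$ and $m\ge n$. A sum of $L$ positive elements of $S$ is at least $Ln$, and every $m\ge Ln$ is the sum of $L-1$ copies of $n$ and $m-(L-1)n\ge n$. So $L_S(m)=\lfloor m/n\rfloor$, and Theorem~\ref{thm:degree} gives
\[
d(\{1,\dots,n-1,m\})=\lfloor m/n\rfloor .
\]
Taking $2n\le m<3n$ shows that the bound $d(K)\ge2$ for non-generating $K$ is attained for every $n$. The first inequality of Corollary~\ref{cor:bound} can be strict: for $K=\{2,3\}$ we have $i=1$ and $L_{\mathbb N}(2)=2<3=d(K)$.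
\end{example}

Characteristic $0$ is needed. In characteristic $\ell>0$ we have $p_\ell=p_1^{\ell}$, so for $n\ge\ell$ the power sums $p_1,\dots,p_n$ are algebraically dependent, although $\mathbb N\setminus\{1,\dots,n\}$ is a numerical semigroup.

\section{Deduction of the main theorem}\label{sec:deduce}

We first show how Theorems~\ref{thm:degree} and~\ref{thm:mono} give the other two statements. A subset of $\mathbb N$ with finite complement contains two consecutive integers. So if it contains $0$, it is a numerical semigroup exactly when it is closed under addition.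

\begin{proof}[Proof of Corollary~\ref{cor:bound}]
Since $A_0=\mathbb N$, we have $i\ge1$, and $A_{i-1}$ is a numerical semigroup of genus $i-1$ with gap set $K_{i-1}$ and with $0<k_i\in A_{i-1}$. The set $A_i=A_{i-1}\setminus\{k_i\}$ is not closed under addition, so there are $a,b\in A_i$ with $a+b\notin A_i$. As $a+b\in A_{i-1}$, we have $a+b=k_i$; neither $a$ nor $b$ is $0$, since $k_i\notin A_i$. Hence $L_{A_{i-1}}(k_i)\ge2$. Theorem~\ref{thm:mono}, applied $n-i$ times, and Theorem~\ref{thm:degree} in $i$ variables give
\[
d(K)=d(K_n)\ge d(K_{n-1})\ge\dots\ge d(K_i)=L_{A_{i-1}}(k_i),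
\]
and for $i=n$ there is no inequality in this chain.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
If $\mathbb N\setminus K$ is not a numerical semigroup, then $d(K)\ge2$ by Corollary~\ref{cor:bound}. Conversely, let $A=\mathbb N\setminus K$ be a numerical semigroup, $m=\max K$ and $S=A\cup\{m\}$. The sum of $m$ and a positive integer exceeds $\max K$ and so lies in $A$. Hence $S$ is closed under addition, and it is a numerical semigroup of genus $n-1$ with gap set $K\setminus\{m\}$. If $m=a+b$ with positive $a,b\in S$, then $a,b<m$, so $a,b\in A$ and $m\in A$, which is false. Thus $L_S(m)=1$, and Theorem~\ref{thm:degree} gives $d(K)=1$.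
\end{proof}

\section{The degree as a number of solutions}\label{sec:prelim}

Both remaining theorems are proved by counting solutions over $\mathbb C$. This section justifies the passage to $\mathbb C$ and to counting.

\begin{lemma}\label{lem:finite}
The $p_k$ $(k\in K)$ are algebraically independent over $F$, the degree $d(K)$ is finite, and it does not depend on the field $F$ of characteristic $0$.
\end{lemma}

\begin{proof}
Let $K=\{k_1,\dots,k_n\}$. The Jacobian matrix $(k_i x_j^{k_i-1})_{i,j}$ has determinant
\[
k_1\cdots k_n\sum_{\sigma\in S_n}\operatorname{sgn}(\sigma)\prod_{j=1}^n x_j^{k_{\sigma(j)}-1},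
\]
which is nonzero because the $n!$ monomials are distinct. Suppose that $f(p_{k_1},\dots,p_{k_n})=0$ with $f\neq0$ of least degree. By the chain rule and the invertibility of the Jacobian matrix, all partial derivatives of $f$ vanish at $(p_{k_1},\dots,p_{k_n})$. By minimality they are zero, so in characteristic $0$ the polynomial $f$ is a nonzero constant, which is absurd. Write $F(e)$ and $F(p_K)$ for the two fields. Both have transcendence degree $n$ over $F$ and $F(e)$ is finitely generated, so $d(K)<\infty$.

Let $d=[\mathbb Q(e):\mathbb Q(p_K)]$. The ring $B=\mathbb Q(e)\otimes_{\mathbb Q}F$ is a localization of $F[e]$, hence a subring of $F(e)$. It is free of rank $d$ over $B_0=\mathbb Q(p_K)\otimes_{\mathbb Q}F$, which is a localization of the polynomial ring $F[p_K]$ and has fraction field $F(p_K)$. Inverting the nonzero elements of $B_0$ in $B$ gives a domain of dimension $d$ over the field $F(p_K)$. A finite-dimensional domain over a field is a field, and this one lies between $F[e]$ and $F(e)$, so it equals $F(e)$.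
\end{proof}

From now on $F=\mathbb C$. We write $[z^l]u$ for the coefficient of $z^l$ in a power series $u$. For $u\in1+z\mathbb C[[z]]$ define $p_l(u)$ by $\log u=-\sum_{l\ge1}p_l(u)z^l/l$. Then $p_l(u)$ is a polynomial in the coefficients of $z,\dots,z^l$ in $u$, and
\begin{equation}\label{eq:add}
p_l(uv)=p_l(u)+p_l(v).
\end{equation}
Let $V_n\cong\mathbb C^n$ be the space of polynomials $Q=1+q_1z+\dots+q_nz^n$, with coordinates $q_1,\dots,q_n$. Each $Q\in V_n$ equals $\prod_{i=1}^n(1-x_iz)$ for a unique multiset $\{x_1,\dots,x_n\}$, namely the roots of the monic polynomial $t^nQ(1/t)$. Then $q_j=(-1)^je_j$, and by \eqref{eq:log} $p_l(Q)$ is the $l$-th power sum of the $x_i$. So $d(K)=[\mathbb C(q_1,\dots,q_n):\mathbb C(p_k:k\in K)]$ is attached to the polynomial map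
\[
\Phi_K:V_n\to\mathbb C^K,\qquad Q\mapsto(p_k(Q))_{k\in K}.
\]

We use two standard facts; ``open'' and ``closed'' refer to the Zariski topology unless the word Euclidean is used.
\begin{itemize}
\item[(F1)] A nonempty open subset of $\mathbb C^N$ meets every other nonempty open subset and every nonempty Euclidean open subset, because a polynomial that vanishes on a ball is zero.
\item[(F2)] Let $f:\mathbb C^N\to\mathbb C^M$ be a polynomial map, and let $Y=\mathbb C^N$ with $N<M$, or let $N=M$ and let $Y$ be the zero set of a nonzero polynomial. Then $f(Y)$ lies in a proper closed subset of $\mathbb C^M$. Indeed, the function field of each irreducible component of $Y$ has transcendence degree less than $M$, so the $M$ components of $f$ satisfy a nontrivial polynomial relation on it; take the product of these relations.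
\end{itemize}

\begin{lemma}\label{lem:fiber}
There is a nonempty open set $U_K\subset\mathbb C^K$ such that $\Phi_K^{-1}(b)$ has exactly $d(K)$ points for every $b\in U_K$.
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:finite} we may identify $\mathbb C[p_K]$ with the ring of polynomial functions on $\mathbb C^K$. By the primitive element theorem (characteristic $0$), $\mathbb C(q)=\mathbb C(p_K)(\theta)$ for a linear combination $\theta$ of the $q_j$ with constant coefficients, and the minimal polynomial $\chi$ of $\theta$ has degree $d(K)$ and nonzero discriminant. Write each $q_j$ as a polynomial in $\theta$ over $\mathbb C(p_K)$. Choose $0\ne\delta\in\mathbb C[p_K]$ such that the ring $C=\mathbb C[p_K][1/\delta]$ contains the coefficients of these polynomials and of $\chi$, and such that the discriminant of $\chi$ is a unit of $C$. Then $\mathbb C[q][1/\delta]=C[\theta]\cong C[X]/(\chi)$, the isomorphism by division with remainder by the monic polynomial $\chi$. If $\delta(b)\ne0$, the points of $\Phi_K^{-1}(b)$ are the $\mathbb C$-algebra homomorphisms $\mathbb C[q][1/\delta]\to\mathbb C$ that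 extend evaluation at $b$. They correspond to the roots of $\chi$ with its coefficients evaluated at $b$, and these are $d(K)$ distinct numbers.
\end{proof}

\section{Power sums along a line}\label{sec:line}

Let $S$, $G$, $m$ be as in Theorem~\ref{thm:degree}, and put $L=L_S(m)$ and $S_+=S\setminus\{0\}$. For $n=1$ we have $S=\mathbb N$ and $L=m=d(\{m\})$, so let $n\ge2$. We solve the equations in two stages. First we fix the $n-1$ power sums with exponent a gap, that is, we take a fiber of
\[
\Psi:V_n\to\mathbb C^G,\qquad \Psi(Q)=(p_k(Q))_{k\in G},
\]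
and then we study $p_m$ on this fiber.

\begin{example}\label{ex:137}
Let $S=\{0,2,4,5,6,\dots\}$, $G=\{1,3\}$, $n=3$, $m=7$. Since $p_3=e_1^3-3e_1e_2+3e_3$, the fiber $p_1=a$, $p_3=b$ is the line
\[
e_1=a,\qquad e_2=s,\qquad e_3=as+\tfrac13(b-a^3)\qquad(s\in\mathbb C).
\]
By \eqref{eq:log}, $p_7=7[z^7]\sum_{i\geq1}y^i/i$ with $y=e_1z-e_2z^2+e_3z^3$. As a polynomial in $e_2,e_3$ it has degree $3$, with top part $-7e_1e_2^3+7e_2^2e_3$ coming from $i=4$ and $i=3$. On the line the coefficient of $s^3$ is $-7a+7a=0$. So the degree drops from $3$ to at most $2$, and $L_S(7)=2$: we have $7=2+5$, while three positive elements of $S$ with odd sum include an odd one and add up to at least $5+2+2=9$.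
\end{example}

Both features of the example, the line and the cancellation, are explained by one ring. Put
\[
R=\Bigl\{\sum_{a\in S}r_az^a\Bigr\}\subset\mathbb C[[z]],\qquad R_+=R\cap z\mathbb C[[z]] .
\]
Because $S$ is closed under addition, $R$ is a subring and $R_+$ is an ideal of $R$. Both are closed under $z$-adically convergent sums, since membership is a condition on single coefficients. For $\rho\in R_+$ let
\[
\Lambda(\rho)=[z^m]\rho^L=\sum_{\substack{a_1+\dots+a_L=m\\ a_i\in S_+}}\rho_{a_1}\cdots\rho_{a_L},
\]
a homogeneous polynomial of degree $L$ in the coefficients of $\rho$; it will be the leading coefficient of $p_m$ on a line. For $\pi\in\mathbb C^G$ let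
\[
W_\pi=\exp\Bigl(\sum_{k\in G}\pi_k\frac{z^k}{k}\Bigr).
\]
The coefficients of $W_\pi$ are polynomials in $\pi$, and $W_{\pi+\omega}=W_\pi W_\omega$. Also $p_k(W_\pi)=-\pi_k$ for $k\in G$ and $p_l(W_\pi)=0$ for $l\in S_+$. We extend $\Psi$ to all $u\in1+z\mathbb C[[z]]$ by the same formula.

\begin{lemma}\label{lem:ring}
\begin{itemize}
\item[(a)] $1+R_+$ is a group under multiplication.
\item[(b)] Let $u\in1+z\mathbb C[[z]]$ and $\pi\in\mathbb C^G$. Then $uW_\pi\in R$ if and only if $\Psi(u)=\pi$. In particular $uW_{\Psi(u)}\in1+R_+$.
\item[(c)] If $i>L$ and $\rho_1,\dots,\rho_i\in R_+$, then $[z^m]\rho_1\cdots\rho_i=0$.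
\item[(d)] $\Lambda(\rho v)=\Lambda(\rho)$ for $\rho\in R_+$ and $v\in1+R_+$.
\end{itemize}
\end{lemma}

\begin{proof}
For $r\in R_+$ the series $(1+r)^{-1}$, $\log(1+r)$ and $\exp r$ are power series in $r$, so they lie in $R$. This gives (a), and it shows that a series with constant term $1$ lies in $R$ if and only if its logarithm does, that is, if and only if $p_k$ vanishes on it for all $k\in G$. By \eqref{eq:add}, $p_k(uW_\pi)=p_k(u)-\pi_k$, which gives (b). Every exponent that occurs in $\rho_1\cdots\rho_i$ is a sum of $i$ elements of $S_+$, and $m$ is not such a sum when $i>L$; this is (c). Finally $(\rho v)^L-\rho^L=\rho^L(v^L-1)$ is a product of $L+1$ elements of $R_+$, so (d) follows from (c).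
\end{proof}

Part (b) turns the nonlinear condition $\Psi(Q)=\pi$ into the linear condition $QW_\pi\in R$. This fails without the semigroup property: for the set $\{2\}$ and $n=2$ the fiber is the parabola $e_1^2-2e_2=\pi$. Let $P=\mathbb Cz+\dots+\mathbb Cz^n$, so that $V_n=1+P$, and consider the linear map
\[
\ell_\pi:P\to\mathbb C^G,\quad g\mapsto\bigl([z^k]gW_\pi\bigr)_{k\in G},\qquad D_\pi=\ker\ell_\pi=\{g\in P:gW_\pi\in R\}.
\]
For $g\in D_\pi$ the series $gW_\pi$ lies in $R_+$. Call $\pi$ \emph{good} if $\Lambda(gW_\pi)\ne0$ for every nonzero $g\in D_\pi$, and \emph{bad} otherwise. This single condition gives all that we need.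

\begin{proposition}\label{prop:good}
If $\pi$ is good, then $\Psi^{-1}(\pi)$ is a line $\{Q_0+sg:s\in\mathbb C\}$ with $D_\pi=\mathbb Cg$, and $p_m(Q_0+sg)$ is a polynomial in $s$ of degree exactly $L$ with leading coefficient $\frac{(-1)^Lm}{L}\Lambda(gW_\pi)$.
\end{proposition}

\begin{proof}
As $\dim P=n$ and $|G|=n-1$, we have $\dim D_\pi\ge1$. The function $g\mapsto\Lambda(gW_\pi)$ on $D_\pi$ is a homogeneous polynomial of degree $L\ge1$ (or zero), and such a function on a complex vector space of dimension at least $2$ vanishes at some nonzero vector. So $\dim D_\pi=1$, and $\ell_\pi$ has rank $n-1$, that is, $\ell_\pi$ is onto. By Lemma~\ref{lem:ring}(b), $1+g'\in V_n$ lies in $\Psi^{-1}(\pi)$ if and only if $\ell_\pi(g')=-([z^k]W_\pi)_{k\in G}$. Hence the fiber is a nonempty translate of $D_\pi=\mathbb Cg$.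

Put $\rho_0=Q_0W_\pi\in1+R_+$ and $\rho=gW_\pi\in R_+$. Since $m\in S_+$ we have $p_m(W_\pi)=0$, so by \eqref{eq:add}
\begin{align*}
p_m(Q_0+sg)&=p_m(\rho_0+s\rho)=p_m(\rho_0)-m[z^m]\log\bigl(1+s\rho\rho_0^{-1}\bigr)\\
&=p_m(\rho_0)+m\sum_{i\ge1}\frac{(-1)^i}{i}\,s^i\,[z^m]\bigl(\rho\rho_0^{-1}\bigr)^i .
\end{align*}
Here $\rho_0^{-1}\in1+R_+$ and $\rho\rho_0^{-1}\in R_+$. The terms with $i>L$ vanish by Lemma~\ref{lem:ring}(c), and $[z^m](\rho\rho_0^{-1})^L=\Lambda(\rho)\neq0$ by Lemma~\ref{lem:ring}(d).
\end{proof}

In Example~\ref{ex:137}, with $\pi=(a,b)$, we have $W_\pi=\exp(az+bz^3/3)$. The conditions $g_1=0$ and $g_3+ag_2=0$ give $D_\pi=\mathbb C(z^2-az^3)$. From $(1-az)\exp(az)=1-\frac12a^2z^2-\frac13a^3z^3-\cdots$ we get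
\[
\rho=z^2-\tfrac12a^2z^4+\tfrac13(b-a^3)z^5+\cdots,\qquad \Lambda(\rho)=2\rho_2\rho_5=\tfrac23(b-a^3).
\]
So $\pi$ is good exactly when $b\ne a^3$, and then $p_7$ is quadratic in $s$ with leading coefficient $\frac73(b-a^3)$.

\section{The leading coefficient is generically nonzero}\label{sec:bad}

It remains to show that a general $\pi$ is good. The direct route expresses a generator of $D_\pi$ by minors of $\ell_\pi$ and substitutes it into $\Lambda$, which gives a polynomial in $\pi$ with no visible reason to be nonzero. We reverse the roles. We start from the direction $g$, ask over which $\pi$ it occurs, and count parameters. Lemma~\ref{lem:ring} lets us replace $gW_\pi$ by a normal form $z^jW_\omega$, where $j$ is the order of vanishing of $g$ at $z=0$. So we first describe, for $j\ge1$, the sets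
\[
Z_j=\{\omega\in\mathbb C^G:z^jW_\omega\in R\}.
\]

\begin{lemma}\label{lem:Z}
If $j\in G$, then $Z_j=\emptyset$. If $j\in S_+$, then $Z_j$ is the image of a polynomial embedding of an affine space of dimension $j-1-\#\{a\in S:0<a<j\}$.
\end{lemma}

\begin{proof}
The coefficient of $z^j$ in $z^jW_\omega$ is $1$, which gives the first claim. Let $j\in S_+$ and $c_l(\omega)=[z^l]W_\omega$. The lower coefficients of $z^jW_\omega$ vanish, so $Z_j$ is defined by $c_l(\omega)=0$ for $l\in J=\{k-j:k\in G,\ k>j\}$. We have $J\subset G$: if $k-j$ were in $S$, then $k=j+(k-j)$ would be in $S$. For $l\in G$, expanding the exponential gives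
\[
c_l(\omega)=\omega_l/l+(\text{a polynomial in the }\omega_{l'}\text{ with }l'<l).
\]
Going through $J$ in increasing order, the equations therefore express each $\omega_l$ $(l\in J)$ as a polynomial in the coordinates $\omega_{l'}$ with $l'\in G\setminus J$, which are free. So $Z_j$ is the graph of a polynomial map on $\mathbb C^{G\setminus J}$. Since $j\notin G$,
\[
|G\setminus J|=|G|-\#\{k\in G:k>j\}=\#\{k\in G:k<j\}=j-1-\#\{a\in S:0<a<j\}.\qedhere
\]
\end{proof}

Let $\mu=\min S_+$. Then $1,\dots,\mu-1$ are gaps, so $\mu\le n$.

\begin{lemma}\label{lem:nonzero}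
There is $\omega\in Z_\mu$ with $\Lambda(z^\mu W_\omega)\ne0$.
\end{lemma}

\begin{proof}
The obvious point $\omega=0$ gives $\Lambda(z^\mu)=[z^m]z^{\mu L}$, which is zero unless $m=\mu L$. We use instead an element of $R_+$ in which every exponent occurs and no cancellation is possible. Let $\sigma=\sum_{a\in S_+}z^a=z^\mu u$ with $u\in1+z\mathbb C[[z]]$, let $v=uW_{\Psi(u)}\in1+R_+$, and let $\omega=-\Psi(u)$. Then $z^\mu W_\omega=\sigma v^{-1}\in R$, so $\omega\in Z_\mu$. By Lemma~\ref{lem:ring}(d), $\Lambda(z^\mu W_\omega)=\Lambda(\sigma)$. This is the number of $L$-tuples in $S_+$ with sum $m$, which is positive by the definition of $L$.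
\end{proof}

\begin{proposition}\label{prop:bad}
The bad points lie in a proper closed subset of $\mathbb C^G$.
\end{proposition}

\begin{proof}
Let $\pi$ be bad and let $0\ne g\in D_\pi$ satisfy $\Lambda(gW_\pi)=0$. Both conditions on $g$ are invariant under scaling, so we may assume that $g=z^jh$ with $1\le j\le n$ and $h\in V_{n-j}$ (where $V_0=\{1\}$). Put $\omega=\pi-\Psi(h)$ and $v=hW_{\Psi(h)}$. Then $v\in1+R_+$ by Lemma~\ref{lem:ring}(b), and
\[
z^jW_\omega=gW_\pi\,v^{-1}.
\]
Hence $\omega\in Z_j$, and $\Lambda(z^jW_\omega)=\Lambda(gW_\pi)=0$ by Lemma~\ref{lem:ring}(d). So the bad points lie in the union, over $1\le j\le n$, of the images of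
\[
Y_j=\{(\omega,h)\in Z_j\times V_{n-j}:\Lambda(z^jW_\omega)=0\}
\]
under the polynomial maps $f_j(\omega,h)=\omega+\Psi(h)$. By Lemma~\ref{lem:Z}, $Y_j=\emptyset$ for $j\in G$, and for $j\in S_+$ the set $Z_j\times V_{n-j}$ is parametrized polynomially by an affine space of dimension
\[
n-1-\#\{a\in S:0<a<j\}.
\]
If $j>\mu$, this is at most $n-2$, and (F2) applies to all of $Z_j\times V_{n-j}$. If $j=\mu$, it is $n-1$, and $Y_\mu$ is the zero set of the polynomial $\Lambda(z^\mu W_\omega)$, which is nonzero by Lemma~\ref{lem:nonzero}; again (F2) applies. A finite union of proper closed subsets of $\mathbb C^G$ is a proper closed subset.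
\end{proof}

Orders $j>\mu$ do occur. For $G=\{1,3,5\}$, $n=4$, $j=4$, the direction $g=z^4$ lies in $D_\pi$ exactly when $[z^5]z^4W_\pi=\pi_1$ vanishes, a set of dimension $n-2$ as the count predicts.

\begin{proof}[Proof of Theorem~\ref{thm:degree}]
Let $K=G\cup\{m\}$, so $\mathbb C^K=\mathbb C^G\times\mathbb C$ and $\Phi_K=(\Psi,p_m)$. By Proposition~\ref{prop:bad} there is a nonempty open set $U'\subset\mathbb C^G$ of good points. By (F1) the open sets $U_K$ and $U'\times\mathbb C$ meet, so there is a good $\pi$ such that $U_K$ meets the line $\{\pi\}\times\mathbb C$. Then $(\pi,c)\in U_K$ for all but finitely many $c$. By Proposition~\ref{prop:good}, $\Phi_K^{-1}(\pi,c)$ is in bijection with the solutions of $\varphi(s)=c$, where $\varphi$ is a polynomial of degree $L\ge1$. This equation has exactly $L$ solutions unless $c$ is one of the finitely many values of $\varphi$ at the zeros of $\varphi'$. Choosing $c$ outside both finite sets gives $d(K)=L$.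
\end{proof}

\section{Removing the largest exponent}\label{sec:mono}

Let $n\geq2$, $m=\max K$, $K'=K\setminus\{m\}$ and $d'=d(K')$. We must turn $d'$ solutions of a problem in $n-1$ variables into $d'$ solutions of a problem with one more variable and one more equation. The new variable should satisfy the new equation without disturbing the old ones. Take it very large, near $T$, and subtract the known terms $T^k$. Moving it by $\eta/T^{m-1}$ changes its $k$-th power by about $k\eta T^{k-m}$. This is $m\eta$ for $k=m$, and it tends to $0$ for $k<m$.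

\begin{example}\label{ex:23}
Let $K=\{2,3\}$, $\varepsilon=1/T$ and $\tau=T+\varepsilon^2\eta$. The equations $x^2+\tau^2=b_2+T^2$ and $x^3+\tau^3=b_3+T^3$ read
\[
x^2+2\varepsilon\eta+\varepsilon^4\eta^2=b_2,\qquad x^3+3\eta+3\varepsilon^3\eta^2+\varepsilon^6\eta^3=b_3 .
\]
At $\varepsilon=0$ and $b_2\ne0$ the system has the two simple solutions $x=\pm\sqrt{b_2}$, $\eta=(b_3-x^3)/3$, one for each solution of the problem for $K'=\{2\}$, and these persist for small $\varepsilon$. The third solution is not seen. With $e_1=Ty$, equation \eqref{eq:cubic} becomes $y^3-3(1+\varepsilon^2b_2)y+2(1+\varepsilon^3b_3)=0$, which tends to $(y-1)^2(y+2)=0$; our two solutions have $y\to1$. This is why the method gives only an inequality.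
\end{example}

\begin{proof}[Proof of Theorem~\ref{thm:mono}]
Let $\Phi'=\Phi_{K'}:V_{n-1}\to\mathbb C^{K'}$. We first choose simple solutions of the smaller problem. The Jacobian determinant of $\Phi'$ is a nonzero polynomial, because by the chain rule it is a factor, after substituting the $x_i$, of the nonzero determinant in the proof of Lemma~\ref{lem:finite}. By (F2) the image of its zero set lies in a proper closed set. By (F1) there is $\pi^0\in U_{K'}$ outside this set. It has exactly $d'$ preimages $r^1,\dots,r^{d'}$, and the differential of $\Phi'$ is invertible at each of them.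

For $\varepsilon,\eta\in\mathbb C$ and $r\in V_{n-1}$ define $H_\varepsilon(r,\eta)\in\mathbb C^K=\mathbb C^{K'}\times\mathbb C$ by
\[
H_\varepsilon(r,\eta)_k=p_k(r)+\sum_{i=1}^k\binom ki\varepsilon^{im-k}\eta^i\qquad(k\in K).
\]
Because $m=\max K$, we have $im-k\ge0$, with equality only for $i=1$, $k=m$. So $H$ is polynomial in $(\varepsilon,r,\eta)$, and $H_0(r,\eta)=(\Phi'(r),\,p_m(r)+m\eta)$. With $\eta^i=-p_m(r^i)/m$ we have $H_0(r^i,\eta^i)=(\pi^0,0)$. The differential of $H_0$ at $(r^i,\eta^i)$ is block triangular with invertible diagonal blocks $d\Phi'$ and $m$. Hence the map $\Gamma(\varepsilon,r,\eta)=(\varepsilon,H_\varepsilon(r,\eta))$ has invertible differential at $(0,r^i,\eta^i)$.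

Choose bounded Euclidean neighborhoods $N_i$ of $(r^i,\eta^i)$ whose projections to $V_{n-1}$ are pairwise disjoint. By the inverse function theorem, $\Gamma(\mathbb C\times N_i)$ contains a Euclidean neighborhood of $(0,\pi^0,0)$. Intersecting these, we find $\varepsilon_0>0$ and an open ball $B$ around $(\pi^0,0)$ such that for $|\varepsilon|<\varepsilon_0$ and $b\in B$ the equation $H_\varepsilon(r,\eta)=b$ has a solution in each $N_i$.

Let $C>0$ bound $|\eta|$ and the coefficients of $r$ on all $N_i$. Fix $\varepsilon$ with $0<|\varepsilon|<\min\{\varepsilon_0,1/(1+2C)\}$ and put $T=1/\varepsilon$. Let $b\in B$, let $(r,\eta)\in N_i$ solve $H_\varepsilon=b$, and put $\tau=T+\varepsilon^{m-1}\eta$ and $Q=r(z)(1-\tau z)\in V_n$. The binomial theorem gives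
\[
\tau^k-T^k=\sum_{i=1}^k\binom kiT^{k-i}\varepsilon^{i(m-1)}\eta^i=\sum_{i=1}^k\binom ki\varepsilon^{im-k}\eta^i,
\]
so $p_k(Q)=p_k(r)+\tau^k=b_k+T^k$ for all $k\in K$.

It remains to see that different $N_i$ give different $Q$. Let $r=\prod_{j<n}(1-x_jz)$. Each $x=x_j$ is a root of a monic polynomial whose coefficients are bounded by $C$. If $|x|>1$, dividing by the leading power gives $1\le C\sum_{l=1}^{n-1}|x|^{-l}<C/(|x|-1)$, so in all cases $|x_j|<1+C$. On the other hand $|\tau|\ge1/|\varepsilon|-C>1+C$. So $\tau$ is the unique element of largest modulus in the multiset of $Q$, and $Q$ determines $\tau$ and then $r=Q/(1-\tau z)$. Since the projections of the $N_i$ are disjoint, we obtain $d'$ different polynomials $Q$.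

Thus every point of the ball $B+(T^k)_{k\in K}$ has at least $d'$ preimages under $\Phi_K$. By (F1) this ball meets $U_K$, and Lemma~\ref{lem:fiber} gives $d(K)\ge d'$.
\end{proof}

\begin{remark}
The removed element must be the largest: $d(\{1,3\})=1<3=d(\{3\})$. If one runs the proof with $m=1$ and $k=3$, the exponent $im-k$ is negative for $i=1$, and the new variable cannot adjust $p_1$ without moving $p_3$.
\end{remark}

\begin{thebibliography}{1}

\bibitem{MO}
``Numerical semigroups are additive submonoids $A$ of the natural numbers such that the greatest common divisor of all elements of $A$ is 1. The complement of a n'',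
\texttt{https://mathoverflow.net/\allowbreak questions/\allowbreak 310210/\allowbreak reference-for-\allowbreak kakutani-result-\allowbreak on-power-sum-\allowbreak bases-of-\allowbreak symmetric-functions}.

\end{thebibliography}
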